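# Equations in groups that fail rarely: $x^4=1$ and $x^n=1$ for $n$ not squarefree

## 1. Copies of a $p$-group over $\mathbb F_p^k$, glued along a central subgroup

Fix a prime $p$, an integer $a\ge 2$, and put $q=p^{a-1}$. Suppose that we are given the following data:

* a finite $p$-group $\Gamma$ and a surjective homomorphism $\theta:\Gamma\to\mathbb Z/p$ with kernel $\Gamma_0$;
* a subgroup $Z\le\Gamma_0$ of order $p$ that is central in $\Gamma$;
* the property
$$y^q\in Z\quad\text{for all } y\in\Gamma_0. \tag{1}$$

For every $\gamma\in\Gamma$ we have $\theta(\gamma^p)=p\,\theta(\gamma)=0$, so $\gamma^p\in\Gamma_0$, and (1) gives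
$$\gamma^{p^a}=(\gamma^p)^q\in Z\quad\text{for all }\gamma\in\Gamma. \tag{2}$$

**Example (dihedral).** Write $D_{16}=\langle r,s\rangle$ for the dihedral group of order $16$: $r^8=s^2=1$, $srs=r^{-1}$. Take $p=2$, $a=2$, $q=2$, $\Gamma=D_{16}$, $\Gamma_0=\langle r^2,s\rangle$ (dihedral of order $8$, written $D_8$), and $Z=\langle z\rangle$ with $z=r^4$. Squares of reflections are $1$ and $(r^{2i})^2=r^{4i}$, so (1) holds. The coset $\Gamma\setminus\Gamma_0$ consists of the four rotations $r^i$ with $i$ odd, whose fourth power is $z$, and of the four reflections $r^is$ with $i$ odd, whose fourth power is $1$.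

From such data we build a group $G_k$ for each $k\ge1$. Let $F=\mathbb F_p^k$, an additive group of order $p^k$ in which every nonzero element has order $p$. Put
$$\hat\Gamma=\{(\gamma_e)_{e\in F}\in\Gamma^F:\ \theta(\gamma_e)\text{ is the same for all }e\},\qquad Z_0=\Big\{(\zeta_e)_{e\in F}\in Z^F:\ \prod_{e}\zeta_e=1\Big\}.$$
Since $\theta$ is trivial on $Z$, we have $Z_0\le Z^F\le\hat\Gamma$, and $Z^F$ is central in $\hat\Gamma$. The group $F$ acts on $\hat\Gamma$ by $(f\cdot\gamma)_e=\gamma_{e+f}$. It permutes the coordinates, so it preserves $Z_0$. Let $\hat G=\hat\Gamma\rtimes F$, with elements written $\gamma f$ and product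
$$(\gamma f)(\gamma'f')=\gamma\,(f\cdot\gamma')\,(f+f').$$
The subgroup $Z_0$ is central in $\hat\Gamma$ and stable under $F$, hence normal in $\hat G$. Define
$$G_k=\hat G/Z_0 .$$
This is a finite $p$-group. The projection $\hat G\to F$ kills $Z_0$, so it induces a surjection $G_k\to F$.

**Lemma 1.** Let $g\in G_k$ be the image of $\hat g=\gamma f_0$, with $\gamma\in\hat\Gamma$ and $f_0\in F$.

1. If $f_0\ne0$, then $g^{p^a}=1$.
2. If $f_0=0$, then $g^{p^a}=1$ if and only if $\prod_{e\in F}\gamma_e^{p^a}=1$.
3. If there are $\alpha,\beta\in\Gamma$ with $\theta(\alpha)=\theta(\beta)$ and $\alpha^{p^a}\ne\beta^{p^a}$, then some $g\in G_k$ has $g^{p^a}\neq1$.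

**Step 1: elements lying over $f_0\ne0$.** The aim is to see that $\hat g^{\,p^a}$ falls into $Z_0$. Multiplying out and using $pf_0=0$, we get $\hat g^{\,p}=\gamma\,(f_0\cdot\gamma)\,(2f_0\cdot\gamma)\cdots((p-1)f_0\cdot\gamma)=:\delta\in\hat\Gamma$, with
$$\delta_e=\gamma_e\,\gamma_{e+f_0}\cdots\gamma_{e+(p-1)f_0}.$$
The $p$ factors have the same value under $\theta$, so $\theta(\delta_e)=0$, that is, $\delta_e\in\Gamma_0$. By (1), $\delta_e^q\in Z$. Moving one step along the orbit rotates the product cyclically:
$$\delta_{e+f_0}=\gamma_{e+f_0}\cdots\gamma_{e+(p-1)f_0}\,\gamma_e=\gamma_e^{-1}\delta_e\gamma_e .$$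
Hence $\delta_{e+f_0}^q=\gamma_e^{-1}\delta_e^q\gamma_e=\delta_e^q$, because $\delta_e^q\in Z$ is central. So $e\mapsto\delta_e^q$ is constant on each coset of $\langle f_0\rangle$. Such a coset has $p$ elements and $|Z|=p$, so the product of $\delta_e^q$ over one coset is a $p$-th power in $Z$, that is, $1$. Therefore $\prod_{e\in F}\delta_e^q=1$, so $\hat g^{\,p^a}=\delta^q\in Z_0$ and $g^{p^a}=1$.

**Step 2: elements lying over $0$.** The aim is to read off $g^{p^a}$. If $f_0=0$, then $\hat g^{\,p^a}=(\gamma_e^{p^a})_e\in Z^F$ by (2). This lies in $Z_0$ exactly when the product of its coordinates is $1$.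

**Step 3: a nontrivial power.** The aim is to exhibit one $g$ with $g^{p^a}\neq1$. Take $f_0=0$, $\gamma_0=\alpha$, and $\gamma_e=\beta$ for $e\neq0$. This is in $\hat\Gamma$ because $\theta(\alpha)=\theta(\beta)$. Put $\zeta=\beta^{p^a}\in Z$. Since $\zeta^{p^k}=1$,
$$\prod_e\gamma_e^{p^a}=\alpha^{p^a}\zeta^{p^k-1}=\alpha^{p^a}\zeta^{-1}\ne1,$$
and Step 2 applies. $\blacksquare$

By part 1, the elements with $g^{p^a}\ne1$ all lie in the kernel of $G_k\to F$, which is a fraction $p^{-k}$ of the group. So under the hypothesis of part 3, the law $x^{p^a}=1$ fails in $G_k$, but on a fraction of at most $p^{-k}$ of the elements.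

## 2. Degrees of satisfiability and gaps

Here is what such groups are for. Let $\mathcal L$ be a first-order language, $M$ a finite $\mathcal L$-structure, and $\varphi(x_1,\dots,x_n)$ a formula in $n$ free variables. The proportion of tuples satisfying $\varphi$ has a name.

**Definition.** The *degree of satisfiability* of $\varphi$ in $M$ is
$$\mathsf{ds}_M(\varphi)=\frac{|\{(a_1,\dots,a_n)\in M^n: M\models\varphi(a_1,\dots,a_n)\}|}{|M|^n}.$$

Throughout, $\mathcal L$ is the language of groups (multiplication, inverse, identity), and $M$ ranges over all finite groups.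

**Definition.** For $0<\varepsilon<1$, a formula $\varphi$ has *finite satisfiability gap* $\varepsilon$ if for every finite group $G$ either $\mathsf{ds}_G(\varphi)=1$ or $\mathsf{ds}_G(\varphi)\le1-\varepsilon$. It *has a finite satisfiability gap* if this holds for some $0<\varepsilon<1$.

**Definition.** An *equation* is a formula $w(x_1,\dots,x_n)=v(x_1,\dots,x_n)$ with $w,v$ terms.

**Example (commutativity).** For every finite group $G$, either $G$ is abelian or $\mathsf{ds}_G(xy=yx)\le5/8$ (Erdős–Turán, Gustafson). So $xy=yx$ has gap $3/8$. The value $5/8$ occurs: the number of commuting pairs in $G$ is $|G|$ times the number of conjugacy classes, and $D_8$ has $5$ classes.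

A gap says that an equation cannot hold almost everywhere without holding everywhere. Is there an equation in the language of groups with no finite satisfiability gap? The answer is yes, already in one variable.

**Theorem A.** Let $n\ge1$ be an integer that is not squarefree, and let $p$ be a prime with $p^2\mid n$. For every $k\ge1$ there is a finite $p$-group $G_k$ with
$$1-p^{-k}\ \le\ \mathsf{ds}_{G_k}(x^n=1)\ <\ 1 .$$
Hence $x^n=1$ has no finite satisfiability gap. If $p^2$ is the exact power of $p$ dividing $n$, then $\mathsf{ds}_{G_k}(x^n=1)=1-p^{-k}\left(1-\tfrac1p\right)^2$.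

**Theorem B.** Every equation $w=v$ with at most $3$ occurrences of variables in total in $w$ and $v$ has a finite satisfiability gap. The equation $x\cdot x\cdot x\cdot x=1$ has $4$ occurrences and has no gap.

So $x^4=1$ is a shortest possible example. For $n=2,3$ there is a gap (Section 7). Nothing is claimed here about the remaining squarefree exponents, such as primes $p\ge5$.

## 3. The equation $x^4=1$ and dihedral groups

We try to make $x^4=1$ hold almost everywhere, but not everywhere, by hand. In $D_{16}$ it fails exactly at the four odd rotations, so $\mathsf{ds}_{D_{16}}(x^4=1)=\tfrac34$. Direct products do not improve this: an equation holds at a tuple of $G\times H$ if and only if it holds in both coordinates, so $\mathsf{ds}_{G\times H}=\mathsf{ds}_G\,\mathsf{ds}_H$, and degrees only go down.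

A sensible next attempt is to confine the failures to a normal subgroup of large index, by letting a group $F=\mathbb F_2^k$ permute $2^k$ copies of $\Gamma=D_{16}$. This is the ordinary wreath product $\Gamma^F\rtimes F$. Take an element $\gamma f_0$ with $f_0\neq0$. Its square is $\delta$ with $\delta_e=\gamma_e\gamma_{e+f_0}$, so its fourth power is $1$ if and only if $\delta_e^2=1$ for all $e$. Along an orbit $\{e,e+f_0\}$ the two values of $\delta$ are conjugate, so there is one condition per orbit. When $\gamma$ is uniform, the $2^{k-1}$ conditions are independent, each concerning a uniform element of $D_{16}$. The solutions of $x^2=1$ in $D_{16}$ are the $8$ reflections, $1$, and $r^4$. So the conditions all hold with probability only $(10/16)^{2^{k-1}}$, which tends to $0$. The attempt stops exactly here: the values $\delta_e^2$ agree up to conjugacy along each orbit, but nothing makes them disappear.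

The construction of Section 1 repairs this. Requiring $\theta(\gamma_e)$ to be the same for all $e$ forces $\delta_e\in\Gamma_0$. Property (1) puts $\delta_e^q$ in the center, so conjugate values become *equal* values. Dividing by $Z_0$ makes only the product of the central coordinates count, and $p$ equal elements of a group of order $p$ have product $1$. The elements over $f_0=0$ are under no such pressure, since their coordinates can be chosen freely within a coset of $\Gamma_0$.

For $\Gamma=D_{16}$ we can finish by hand. Take $\alpha=r$ and $\beta=rs$. They have the same $\theta$, with $\alpha^4=z$ and $\beta^4=1$. Lemma 1 gives $1-2^{-k}\le\mathsf{ds}_{G_k}(x^4=1)<1$, so $x^4=1$ has no gap. We can even count. A failure needs $f_0=0$, of probability $2^{-k}$. It also needs $\theta(\gamma_e)=1$, of probability $\frac12$, because elements of $\Gamma_0\cong D_8$ have fourth power $1$. Finally, the number of odd rotations among the $\gamma_e$ must be odd; each $\gamma_e$ is independently a rotation or a reflection with probability $\frac12$, so this parity is uniform. Thus $\mathsf{ds}_{G_k}(x^4=1)=1-2^{-k-2}$.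 For $k=1$ the group has order $2\cdot8\cdot8\cdot2/2=128$ and the degree is $7/8$.

## 4. Why the power map on $\Gamma_0$ must not be additive

For other $p$ and $a$ we need data as in Section 1, together with $\alpha,\beta$ as in Lemma 1(3). The first thing to try is an abelian $\Gamma_0$ permuted by an automorphism of order $p$. This cannot work, for the following reason.

**Observation 2.** In the setting of Section 1, suppose that $\pi(y)=y^q$ is a homomorphism $\Gamma_0\to Z$ (for instance, $\Gamma_0$ abelian). Then $\gamma^{p^a}$ depends only on $\theta(\gamma)$, so no $\alpha,\beta$ as in Lemma 1(3) exist.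

**Proof.** Let $\theta(\gamma)=\theta(\tau)$ and write $\gamma=y\tau$ with $y\in\Gamma_0$. Then
$$\gamma^p=y\cdot(\tau y\tau^{-1})\cdots(\tau^{p-1}y\tau^{-(p-1)})\cdot\tau^p,$$
with all factors in $\Gamma_0$. As $Z$ is central, $\pi(\tau^iy\tau^{-i})=\tau^i\pi(y)\tau^{-i}=\pi(y)$. So $\gamma^{p^a}=\pi(\gamma^p)=\pi(y)^p\,\pi(\tau^p)=\tau^{p^a}$. $\blacksquare$

The argument is also valid for $q=1$, that is, $a=1$. Then (1) says $\Gamma_0=Z$, and $\pi$ is the identity map. So the construction of Section 1 gives nothing when $p$ divides $n$ only once.

The proof shows what to look for. The product of the $p$ conjugates of $y$ is a kind of norm. If $y$ has coordinates that are permuted by $\tau$, then the norm has the same coordinate $t$ in all $p$ places of an orbit. A power map that *adds* coordinates turns this into $pt=0$. A power map that *multiplies* coordinates turns it into $t^p$, and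
$$t^p=t\quad\text{for } t\in\mathbb F_p ,$$
so the information survives.

The dihedral example is of this kind. In $\Gamma_0=\langle r^2,s\rangle$ put $s_0=s$ and $s_1=r^2s$. Then $s_0s_1=sr^2s=r^{-2}$ has order $4$, and $(s_0s_1)^2=z$. Every element of $\Gamma_0$ is $y=s_0^{y_0}s_1^{y_1}z^c$ with $y_0,y_1,c\in\{0,1\}$, and $y^2=z^{y_0y_1}$: the square is $z$ for $y_0=y_1=1$, and it is $1$ otherwise. The reflection $\sigma=rs\notin\Gamma_0$ exchanges the two coordinates: $\sigma s_0\sigma^{-1}=rsr^{-1}=r^2s=s_1$.

So we want a $p$-group with $q$ coordinates in which the $q$-th power is the product of the coordinates.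

## 5. An algebra in which no variable repeats

Let $I=\mathbb Z/q$ (for now, just an index set with $q$ elements). In the free associative unital $\mathbb F_p$-algebra on the noncommuting variables $X_i$ $(i\in I)$, consider the span of all monomials in which some variable occurs at least twice. Multiplying such a monomial by any monomial leaves the repetition in place, so this span is an ideal. Let $A$ be the quotient. Since the ideal is spanned by part of the monomial basis, $A$ has as basis the remaining monomials
$$X_{i_1}X_{i_2}\cdots X_{i_r},\qquad i_1,\dots,i_r\ \text{distinct},\quad 0\le r\le q .$$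
Let $A_+$ be the span of those with $r\ge1$. A product of $q+1$ elements of $A_+$ involves only monomials of degree at least $q+1$, which are zero in $A$, so $A_+^{q+1}=0$. Put
$$\Gamma_0=1+A_+ .$$
This is a group under multiplication: the inverse of $1+Y$ is $1-Y+Y^2-\cdots+(-1)^qY^q$. Its order $|A_+|$ is a power of $p$.

**Coordinates.** For $y=1+Y\in\Gamma_0$ write $Y=\sum_iy_iX_i+(\text{terms of degree}\ge2)$. Since $(1+Y)(1+Y')=1+Y+Y'+YY'$ and $YY'$ has no terms of degree below $2$, the map $y\mapsto(y_i)_i$ is a homomorphism $\Gamma_0\to\mathbb F_p^I$. It is surjective, as $1+\sum c_iX_i\in\Gamma_0$ for all $c_i\in\mathbb F_p$.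

**The central subgroup.** Let $S$ be the sum of all $q!$ monomials of degree $q$. It is a sum of distinct basis elements, so $S\ne0$. For degree reasons $SA_+=A_+S=0$, and in particular $S^2=0$. Put $\kappa=1+S$. Then $\kappa^j=1+jS$, so $Z:=\langle\kappa\rangle$ has order $p$. It is central in $\Gamma_0$, because $(1+S)(1+Y)=1+S+Y=(1+Y)(1+S)$. Since $\kappa$ has order $p$, the notation $\kappa^c$ makes sense for $c\in\mathbb F_p$, and $\kappa^c=1+cS$.

**Lemma 3.** For every $y\in\Gamma_0$,
$$y^q=\kappa^{\prod_{i\in I}y_i}\in Z. \tag{3}$$

**Proof.** The elements $1$ and $Y$ commute, the characteristic is $p$, and $q$ is a power of $p$. So $y^q=(1+Y)^q=1+Y^q$. Write $Y=L+H$ with $L=\sum_iy_iX_i$ and $H$ of degree at least $2$. Expand $Y^q$ into products of $q$ factors $L$ or $H$. A product containing an $H$ has all its terms of degree at least $q+1$, so it vanishes. Hence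
$$Y^q=L^q=\sum_{(i_1,\dots,i_q)\in I^q}y_{i_1}\cdots y_{i_q}\,X_{i_1}\cdots X_{i_q}.$$
Only sequences with distinct entries survive. As $|I|=q$, each of these lists every element of $I$ exactly once, so its coefficient is $\prod_{i\in I}y_i$. Thus $Y^q=\big(\prod_iy_i\big)S$. $\blacksquare$

**Example ($q=2$, $p=2$).** The basis is $1,X_0,X_1,X_0X_1,X_1X_0$, so $|\Gamma_0|=16$, and $S=X_0X_1+X_1X_0$. For $y=1+X_0+X_1$ we get $y^2=1+(X_0+X_1)^2=1+S$, as (3) predicts, while $(1+X_0)^2=1$. The elements $s_0=1+X_0$ and $s_1=1+X_1$ have order $2$, and $(s_0s_1)^2=\kappa\ne1$. So they generate a copy of $D_8$, with the power map seen in Section 4.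

**Example ($q=3$, $p=3$).** The basis has $1+3+6+6=16$ elements, so $|\Gamma_0|=3^{15}$. Here $S$ is the sum of the six monomials of degree $3$, and $y^3=1+y_0y_1y_2S$.

## 6. Shifting the variables: proof of Theorem A

Let $n=p^am$ with $p\nmid m$ and $a\ge2$, and let $q=p^{a-1}$, so that $p\mid q$. Take $A$, $\Gamma_0$, $Z=\langle\kappa\rangle$ as in Section 5.

**Step 1: the group $\Gamma$.** The aim is to adjoin an automorphism of order $p$ that permutes the coordinates without fixed indices. Let $\sigma$ be the algebra automorphism $X_i\mapsto X_{i+q/p}$ of $A$. It is well defined, because permuting the variables preserves the set of monomials with a repetition. The element $q/p$ has order $p$ in $I=\mathbb Z/q$, so $\sigma$ has order $p$. It permutes the monomials of degree $q$, so it fixes $S$ and $\kappa$. It maps $\Gamma_0$ to itself. Let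
$$\Gamma=\Gamma_0\rtimes\langle\sigma\rangle,\qquad \theta:\Gamma\to\Gamma/\Gamma_0\cong\mathbb Z/p,\quad \theta(u\sigma^j)=j .$$
Then $\Gamma$ is a finite $p$-group. The subgroup $Z$ is central in $\Gamma$, since it is central in $\Gamma_0$ and fixed by $\sigma$. Lemma 3 gives (1). So we have data as in Section 1, and the groups $G_k$ are defined.

**Step 2: $p^a$-th powers outside $\Gamma_0$.** The aim is an explicit formula. Let $J\le I$ be the subgroup of order $p$ generated by $q/p$. Let $u\in\Gamma_0$ and $j\not\equiv0\pmod p$. For a coset $C\in I/J$ put $t_C=\sum_{i\in C}u_i\in\mathbb F_p$. Since $\sigma^{jp}=1$,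
$$(u\sigma^j)^p=u\cdot\sigma^j(u)\cdot\sigma^{2j}(u)\cdots\sigma^{(p-1)j}(u)\in\Gamma_0 .$$
The $i$-th coordinate of $\sigma^s(u)$ is $u_{i-sq/p}$. Coordinates add under multiplication, and $s=0,j,2j,\dots,(p-1)j$ runs over all residues modulo $p$. So the $i$-th coordinate of $(u\sigma^j)^p$ is $\sum_{i'\in i+J}u_{i'}=t_{i+J}$. Now apply (3). Each coset $C$ has $p$ elements, so it contributes $t_C^{\,p}$ to the product of coordinates, and $t_C^{\,p}=t_C$ in $\mathbb F_p$:
$$(u\sigma^j)^{p^a}=\kappa^{\prod_{C\in I/J}t_C^{\,p}}=\kappa^{\prod_{C\in I/J}t_C}. \tag{4}$$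

**Step 3: two elements of one coset with different $p^a$-th powers.** The aim is to meet the hypothesis of Lemma 1(3). Choose $u\in\Gamma_0$ with $u_i=1$ for exactly one $i$ in each coset of $J$, and $u_i=0$ for all other $i$. Then all $t_C=1$, and (4) gives $(u\sigma)^{p^a}=\kappa$. On the other hand, $\sigma^{p^a}=1$. So $\alpha=u\sigma$ and $\beta=\sigma$ satisfy $\theta(\alpha)=\theta(\beta)$ and $\alpha^{p^a}\ne\beta^{p^a}$.

**Step 4: from $p^a$ to $n$.** The aim is to show that in $G_k$
$$g^n=1\iff g^{p^a}=1. \tag{5}$$
Indeed $g^n=(g^{p^a})^m$, the order of $g^{p^a}$ is a power of $p$, and $p\nmid m$.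

**Step 5: the inequalities.** By Lemma 1(1) and (5), $g^n\ne1$ forces $f_0=0$, which happens for a proportion $1/|F|=p^{-k}$ of the elements of $G_k$. So $\mathsf{ds}_{G_k}(x^n=1)\ge1-p^{-k}$. By Step 3, Lemma 1(3) and (5), some $g$ has $g^n\neq1$, so $\mathsf{ds}_{G_k}(x^n=1)<1$. If $x^n=1$ had finite satisfiability gap $\varepsilon$, then $1-p^{-k}\le1-\varepsilon$, that is, $\varepsilon\le p^{-k}$, for all $k\ge 1$. This is impossible, as $p^{-k}\to0$.

**Step 6: the exact value for $a=2$.** The aim is to count the failures. Now $q=p$, so $J=I$ and there is a single coset. Let $\hat g=\gamma f_0$ be uniform in $\hat G$; then its image $g$ is uniform in $G_k$, since all fibers of $\hat G\to G_k$ have size $|Z_0|$. We have $P(f_0=0)=p^{-k}$, and if $f_0\neq 0$ then $g^n=1$. Condition on $f_0=0$. Then $\gamma$ is uniform in $\hat\Gamma$. So the common value $j=\theta(\gamma_e)$ is uniform in $\mathbb Z/p$, and, given $j$, we have $\gamma_e=u_e\sigma^j$ with the $u_e$ independent and uniform in $\Gamma_0$.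

* If $j=0$, then $\gamma_e\in\Gamma_0$, and $\gamma_e^{p^2}=(\gamma_e^{p})^p=1$, because $\gamma_e^p\in Z$ by (3) and $|Z|=p$. By Lemma 1(2) and (5), $g^n=1$.
* If $j\ne0$, then (4) gives $\prod_e\gamma_e^{p^2}=\kappa^{\sum_{e}\sum_i(u_e)_i}$. The coordinates $(u_e)_i$ are independent and uniform in $\mathbb F_p$, because $u\mapsto(u_i)$ is a surjective homomorphism $\Gamma_0\to\mathbb F_p^I$. So the exponent is uniform in $\mathbb F_p$, and the product is nontrivial with probability $1-\frac1p$. By Lemma 1(2) and (5), this is the probability that $g^n\ne1$.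

Since $P(j\ne0)=1-\frac1p$, we obtain
$$1-\mathsf{ds}_{G_k}(x^n=1)=p^{-k}\left(1-\tfrac1p\right)^2 .$$
This completes the proof of Theorem A. $\blacksquare$

For $p=2$ and $n=4$ this reads $\mathsf{ds}_{G_k}(x^4=1)=1-2^{-k-2}$, the same value as with $\Gamma=D_{16}$ in Section 3.

## 7. Equations with at most three occurrences of variables: proof of Theorem B

Let $w=v$ be an equation in variables $x_1,\dots,x_N$ with at most $3$ occurrences of variables in total.

**Step 1: one short word.** The aim is to replace the equation by $W=1$ with $W$ cyclically reduced. In every group, $w=v$ is equivalent to $wv^{-1}=1$. Expanding inverses by $(ab)^{-1}=b^{-1}a^{-1}$ turns $wv^{-1}$ into a word in the letters $x_i^{\pm1}$, of length equal to the number of occurrences, so at most $3$. Free reduction does not change the element of the free group, and cyclic reduction replaces it by a conjugate. A conjugate takes the value $1$ at exactly the same tuples. So the solution set in $G^N$ is unchanged, and we have a cyclically reduced word $W$ of length at most $3$. For instance, $(xy)^{-1}=x$ becomes $y^{-1}x^{-1}x^{-1}=1$,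 and $xyx^{-1}=1$ becomes $y=1$.

**Step 2: the cases.** The aim is to reduce to powers of one variable.

* If $W$ is empty, then $\mathsf{ds}_G=1$ for all $G$, and there is a gap.
* If some variable $x$ occurs exactly once in $W$, write $W=Bx^{\pm1}C$ with $B,C$ not involving $x$. For each choice of the other variables, $W=1$ means $x^{\pm1}=B^{-1}C^{-1}$, which has exactly one solution $x$. So $\mathsf{ds}_G=1/|G|$, which is $1$ or at most $\frac12$, and the gap is $\frac12$.
* Otherwise every variable that occurs in $W$ occurs at least twice. As the length is at most $3$, only one variable $x$ occurs. A reduced word in one variable is a power of it, so $W=x^{\pm2}$ or $x^{\pm3}$. Taking inverses, the equation becomes $x^2=1$ or $x^3=1$.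

**Step 3: $x^2=1$ has gap $\frac14$.** The aim is to show that more than three quarters of solutions forces all elements to be solutions. Let $T=\{x\in G:x^2=1\}$ and suppose $|T|>\frac34|G|$. Let $g\in T$. Both $T$ and $g^{-1}T$ miss fewer than $\frac14|G|$ elements, so $|T\cap g^{-1}T|>\frac12|G|$. If $h$ lies in this intersection, then $h$, $gh$ and $g$ are their own inverses, so
$$gh=(gh)^{-1}=h^{-1}g^{-1}=hg .$$
Thus the centralizer $C_G(g)$ has more than $\frac12|G|$ elements, and, being a subgroup, it is all of $G$. So $g$ is central. As $g\in T$ was arbitrary, $T\subseteq Z(G)$. Then $|Z(G)|>\frac12|G|$, so $G$ is abelian. In an abelian group $T$ is a subgroup, and it has more than half of the elements, so $T=G$. The value $\frac34$ is attained: in $D_8$ the solutions are the identity, the central rotation of order $2$ and four reflections, which makes $\frac68$.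

**Step 4: $x^3=1$ has gap $\frac29$.** This is the one ingredient taken from the literature, a theorem of T. J. Laffey (*The number of solutions of $x^3=1$ in finite groups*, Math. Proc. Cambridge Philos. Soc. 80 (1976), 229–231): if a finite group $G$ does not satisfy $x^3=1$ identically, then at most $\frac79|G|$ of its elements satisfy $x^3=1$.

**Step 5: four occurrences.** The aim is to see that the bound $3$ cannot be raised. The equation $x\cdot x\cdot x\cdot x=1$ has $4$ occurrences, and it has no gap by Theorem A with $n=4$, $p=2$. This completes the proof of Theorem B. $\blacksquare$
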